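\title{Discrepancy of sign sequences along primes and powers of two}

\begin{abstract}
We prove that for every sequence $f:\mathbb N\to\{-1,1\}$ the sums $\sum_{i\le n}f(id)$ are unbounded when the common difference $d$ ranges only over the primes and the powers of $2$. The same holds for sequences with values in a finite set of odd integers, for a set of primes of relative density one in a reduced residue class, and for any infinite set of powers of $2$. It fails if only finitely many powers of $2$ or only finitely many primes are used, and it fails for sequences of sixth roots of unity. In the proof, an entropy decrement argument shows that bounded sums along prime differences force a rational spectrum with little mass at denominators divisible by high powers of $2$. The powers of $2$ then produce an odd-valued function with bounded ergodic sums on a system that does not have $-1$ as an eigenvalue, and parity rules this out.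
\end{abstract}

\section{Introduction}

Let $\mathbb N=\{1,2,3,\dots\}$. For a sequence $f:\mathbb N\to\mathbb C$ and a set $D\subset\mathbb N$ of common differences, put
\[
\operatorname{disc}(f;D)=\sup_{d\in D,\ n\in\mathbb N}\Bigl|\sum_{i=1}^{n}f(id)\Bigr| .
\]
For a sequence of signs, this quantity measures how far from balanced the signs can be on a homogeneous arithmetic progression $\{d,2d,\dots,nd\}$ with $d\in D$. The Erd\H{o}s discrepancy problem asserts that $\operatorname{disc}(f;\mathbb N)=\infty$ for every $f:\mathbb N\to\{-1,1\}$. One way to understand such a statement is to ask which differences it needs. Let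
\[
D_0=\{\text{primes}\}\cup\{2^k:k\ge0\}.
\]
The question posed in \cite{Gowers} is whether $\operatorname{disc}(f;D_0)=\infty$ for every $f:\mathbb N\to\{-1,1\}$, or whether some sign sequence has bounded sums along all differences in $D_0$.

Neither half of $D_0$ forces large sums. The sequence $(-1)^n$ has discrepancy $1$ on the odd differences, and the Thue--Morse sequence has discrepancy at most $2$ on the powers of $2$. As we shall see, one can even adjoin to either half any finite part of the other and still find a sequence of bounded discrepancy. Since $D_0$ has density zero, one might hope to merge the two constructions. On the other hand, the bounds that the constructions give grow with each difference that is adjoined, which suggests that no merger exists. The second guess is correct.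

\begin{theorem}\label{thm:main}
For every $f:\mathbb N\to\{-1,1\}$ we have $\operatorname{disc}(f;D_0)=\infty$.
\end{theorem}

We prove a more general statement, of which Theorem~\ref{thm:main} is the case $m=c=1$, $\mathcal P=\{\text{primes}\}$, $\mathcal K=\mathbb Z_{\ge0}$, $\Lambda=\{-1,1\}$. Here $\pi(x)$ counts the primes up to $x$ and $\phi$ is Euler's function.

\begin{theorem}\label{thm:general}
Let $\gcd(c,m)=1$, and let $\mathcal P$ be a set of primes $p\equiv c\pmod m$ of relative density $1$ among such primes, that is, $\#\{p\le x:p\in\mathcal P\}\sim\pi(x)/\phi(m)$. Let $\mathcal K\subset\mathbb Z_{\ge0}$ be infinite, and let $\Lambda$ be a finite set of odd integers. Then for every $f:\mathbb N\to\Lambda$,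
\[
\operatorname{disc}\bigl(f;\mathcal P\cup\{2^k:k\in\mathcal K\}\bigr)=\infty .
\]
\end{theorem}

The next two results show that infinitely many powers of $2$, infinitely many primes, and real signs are all needed.

\begin{theorem}\label{thm:converse}
For each $K\ge0$ there is $f:\mathbb N\to\{-1,1\}$ with $|\sum_{i\le n}f(id)|\le K+1$ for all $n$ and all $d$ with $2^{K+1}\nmid d$. Consequently, for $\mathcal K\subset\mathbb Z_{\ge0}$ and $D_{\mathcal K}=\{\text{primes}\}\cup\{2^k:k\in\mathcal K\}$, every $f:\mathbb N\to\{-1,1\}$ has $\operatorname{disc}(f;D_{\mathcal K})=\infty$ if and only if $\mathcal K$ is infinite.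
\end{theorem}

\begin{proposition}\label{prop:sharp}
\begin{itemize}
\item[(a)] For every finite set $F$ of primes there is $f:\mathbb N\to\{-1,1\}$ with $\operatorname{disc}(f;F\cup\{2^k:k\ge0\})<\infty$.
\item[(b)] There is a sequence $f$ with values in the sixth roots of unity and $\operatorname{disc}(f;D_0)<\infty$.
\end{itemize}
\end{proposition}

Section~\ref{sec:examples} treats pure frequencies and periodic sequences, where the two mechanisms of the proof can be seen by hand, and gives the constructions behind Theorem~\ref{thm:converse} and Proposition~\ref{prop:sharp}. Sections \ref{sec:model}--\ref{sec:parity} prove Theorem~\ref{thm:general}. The entropy decrement argument of Section~\ref{sec:entropy} was introduced by Tao \cite{Tao}; everything we need from it is proved here. Throughout, $e(t)=e^{2\pi it}$, the letter $p$ denotes a prime, and $v_2(n)$ is the exponent of $2$ in $n$.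

\section{Pure frequencies, periodic sequences, and constructions}\label{sec:examples}

\subsection*{What the primes detect}
For $L\ge1$ and $\theta\in\mathbb R/\mathbb Z$ let
\begin{equation}\label{eq:fejer}
F_L(\theta)=\Bigl|\sum_{j=0}^{L-1}e(j\theta)\Bigr|^2=\sum_{|h|<L}(L-|h|)\,e(h\theta)=\frac{1-\cos(2\pi L\theta)}{2\sin^2(\pi\theta)},
\end{equation}
where the last expression requires $\theta\notin\mathbb Z$. We have $0\le F_L\le L^2$. For the pure frequency $f(n)=e(n\theta)$, the sum over $\{d,\dots,nd\}$ has squared modulus $F_n(d\theta)$.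

Let $\theta$ be irrational. Vinogradov's theorem \cite{Vinogradov} (see \cite[Ch.~13]{IK}) states that
\begin{equation}\label{eq:vinogradov}
\sum_{p\le x}e(p\alpha)=o(\pi(x))\qquad\text{for every irrational }\alpha .
\end{equation}
Hence in the average of $F_L(p\theta)$ over $p\le x$ only the term $h=0$ survives, the average tends to $L$, and the discrepancy on the primes is at least $\sqrt L$ for every $L$. Irrational frequencies are thus excluded by the primes alone.

Let $\theta=a/q$ in lowest terms. The sum equals $n$ if $q\mid d$, and has modulus at most $1/|\sin(\pi da/q)|\le1/\sin(\pi/q)$ if $q\nmid d$. So the discrepancy on $D_0$ is finite exactly when $q$ divides no element of $D_0$. The smallest such $q$ is $6$.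

\begin{proof}[Proof of Proposition~\ref{prop:sharp}(b)]
Take $f(n)=e(n/6)$. No $d\in D_0$ is divisible by $6$, so $\operatorname{disc}(f;D_0)\le1/\sin(\pi/6)=2$.
\end{proof}

The real sequence $2\cos(\pi n/3)=e(n/6)+e(-n/6)$ runs through $1,-1,-2,-1,1,2$ and has discrepancy at most $4$ on $D_0$. So in Theorem~\ref{thm:general} ``odd integers'' cannot be weakened to ``nonzero integers''. Rational frequencies must be excluded by an argument that sees the parity of the values.

\subsection*{What the powers of two detect}
The simplest sequences with only rational frequencies are the periodic ones, and for them a single power of $2$ suffices.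

\begin{proposition}\label{prop:periodic}
Let $f$ take odd integer values and have period $2^as$ with $s$ odd. Then $\operatorname{disc}(f;\{2^k\})=\infty$ for every $k\ge a$.
\end{proposition}

\begin{proof}
The sequence $\psi(i)=f(2^ki)$ has period $s$, because $2^ks$ is a multiple of $2^as$; view $\psi$ as a function on $\mathbb Z/s$. Suppose $|\sum_{i\le n}\psi(i)|\le C$ for all $n$. Then $S_n(y)=\sum_{j<n}\psi(y+j)$ satisfies $|S_n(y)|\le2C$ for all $y\in\mathbb Z/s$, so $M(y)=\limsup_nS_n(y)$ is an integer. From $S_{n+1}(y)=\psi(y)+S_n(y+1)$ we get $M(y)=\psi(y)+M(y+1)$. Since $\psi(y)$ is odd, $G=(-1)^M$ satisfies $G(y+1)=-G(y)$. Going once around the cycle gives $G(y)=(-1)^sG(y)=-G(y)$, which is absurd.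
\end{proof}

One can argue more quickly that the sum of $\psi$ over a period is odd, hence nonzero. The argument above is the one that survives when there is no period to sum over. For $f(n)=e(n/6)$ the function $\psi$ has period $3$ and sum zero over a period, so no contradiction arises.

The parity obstruction is not uniform in $s$. Let $s$ be large and odd, and let $\psi(y)=(-1)^y$ for $0\le y<s$. A window of length $n\le s$ in $\mathbb Z/s$ splits into at most two alternating runs, so $|S_n(y)|\le2$ for all $n\le s$. A sequence that is only approximately of odd period $s$, with an error that is large compared with $1/s$, therefore gives no contradiction. This is why the proof below must produce one exact limit object rather than a family of approximations.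

\subsection*{Constructions}
The sequence $(-1)^n$ fails at $d=2$ because it is constant on the even numbers. To handle $d=2^j$ for all $j\le K$, we place the alternating pattern on the multiples of $2^K$ and fill each layer $\{n:v_2(n)=a\}$, $a<K$, with the nonprincipal character $\chi_4$ modulo $4$, which is multiplicative and has partial sums $0$ and $1$. Each layer costs $1$.

\begin{proof}[Proof of Theorem~\ref{thm:converse}, assuming Theorem~\ref{thm:general}]
For $n=2^au$ with $u$ odd, put $f(n)=\chi_4(u)$ if $a<K$ and $f(n)=(-1)^{n/2^K}$ if $a\ge K$. Let $d=2^ju$ with $u$ odd and $j\le K$, and split the indices $i\le n$ according to $v_2(i)$. For each $a<K-j$, the indices $i=2^aw$ with $w$ odd have $v_2(id)=a+j<K$ and contribute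
\[
\chi_4(u)\sum_{w\le n/2^a,\ w\text{ odd}}\chi_4(w)\in\{0,\chi_4(u)\}.
\]
The remaining indices are $i=2^{K-j}i'$; here $id=2^Kui'$, and they contribute $\sum_{i'\le n/2^{K-j}}(-1)^{i'}\in\{0,-1\}$. The total has absolute value at most $K-j+1\le K+1$.

If $\mathcal K$ is finite, take $K=\max(\mathcal K\cup\{1\})$; then no element of $D_{\mathcal K}$ is divisible by $2^{K+1}$, and this $f$ has bounded discrepancy on $D_{\mathcal K}$. If $\mathcal K$ is infinite, apply Theorem~\ref{thm:general} with $m=1$.
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:sharp}(a)]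
We induct on the number of odd primes in $F$. If there are none, take the Thue--Morse sequence $\tau(n)=(-1)^{s_2(n)}$, where $s_2$ is the binary digit sum. Since $\tau(2n)+\tau(2n+1)=0$, we have $|\sum_{0\le i\le n}\tau(i)|\le1$, so $|\sum_{1\le i\le n}\tau(i)|\le2$; and $\tau(2^ki)=\tau(i)$.

Now let $q\in F$ be an odd prime and let $g$ have bounded discrepancy on $D'=(F\setminus\{q\})\cup\{2^k:k\ge0\}$. Put $f(n)=\left(\frac nq\right)$ (the Legendre symbol) if $q\nmid n$, and $f(qn')=g(n')$. Every $d\in D'$ is prime to $q$, so
\[
\sum_{i\le n}f(id)=\Bigl(\frac dq\Bigr)\sum_{i\le n}\Bigl(\frac iq\Bigr)+\sum_{i\le n/q}g(id).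
\]
The first sum is at most $q$ in absolute value, since the Legendre symbol sums to zero over a period, and the second is bounded by the choice of $g$. For $d=q$ the sum is $\sum_{i\le n}g(i)$, which is bounded because $1\in D'$.
\end{proof}

This construction exploits the fact that the difference $q$ tests $f$ only on the multiples of $q$, where $f$ may look quite different from its typical behavior. Pure frequencies cannot do this; general sequences can, at least for finitely many primes.

\subsection*{Plan of the proof of Theorem~\ref{thm:general}}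
We assume bounded discrepancy and pass to a stationary process (Section~\ref{sec:model}). We show that for most primes $p$ in suitable ranges, the bound on progressions of difference $p$ holds in mean square for all starting points, not only for multiples of $p$ (Section~\ref{sec:entropy}). The computation for pure frequencies then applies to the spectral measure of the process (Section~\ref{sec:spectrum}). Restricting to multiples of $2^k$ and letting $k\to\infty$ gives the analogue of the function $\psi$ (Section~\ref{sec:odd}), and the proof of Proposition~\ref{prop:periodic} is repeated for it (Section~\ref{sec:parity}).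

\section{The stationary model}\label{sec:model}

From now on we fix $c,m,\mathcal P,\mathcal K,\Lambda$ as in Theorem~\ref{thm:general}, put $D=\mathcal P\cup\{2^k:k\in\mathcal K\}$ and $B=\max_{\lambda\in\Lambda}|\lambda|$, and suppose for contradiction that $f:\mathbb N\to\Lambda$ has $\operatorname{disc}(f;D)\le C<\infty$.

If $m$ is odd, we replace $m$ by $2m$, replace $c$ by whichever of $c$, $c+m$ is odd, and remove $2$ from $\mathcal P$; since $\phi(2m)=\phi(m)$, the hypotheses persist. So we may assume
\[
m=2^vm',\qquad v\ge1,\qquad m'\text{ and }c\text{ odd}.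
\]
For Theorem~\ref{thm:main} one has $m=2$, $c=v=B=1$, and $\mathcal P$ is the set of odd primes.

\subsection*{Averages over primes}
Let $\mathcal P(z)=\mathcal P\cap(z,2z]$. For a multiple $Q$ of $m$ let $\mathcal B_Q=\{b\in(\mathbb Z/Q)^\times:b\equiv c\pmod m\}$. This is a fiber of the surjective homomorphism $(\mathbb Z/Q)^\times\to(\mathbb Z/m)^\times$, so $|\mathcal B_Q|=\phi(Q)/\phi(m)$. The following lemma is the only place where the density hypothesis on $\mathcal P$ enters.

\begin{lemma}\label{lem:primes}
As $z\to\infty$:
\begin{itemize}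
\item[(a)] $|\mathcal P(z)|\sim z/(\phi(m)\log z)$;
\item[(b)] if $m\mid Q$ and $b\in\mathcal B_Q$, the proportion of $p\in\mathcal P(z)$ with $p\equiv b\pmod Q$ tends to $1/|\mathcal B_Q|$;
\item[(c)] if $\alpha$ is irrational, then $|\mathcal P(z)|^{-1}\sum_{p\in\mathcal P(z)}e(p\alpha)\to0$.
\end{itemize}
\end{lemma}

\begin{proof}
The prime number theorem in arithmetic progressions states that for fixed $Q$ and $\gcd(b,Q)=1$ the number of primes $p\le x$ with $p\equiv b\pmod Q$ is $\sim x/(\phi(Q)\log x)$. Subtracting the counts at $2z$ and $z$, there are $\sim z/(\phi(Q)\log z)$ such primes in $(z,2z]$. The density hypothesis says that all but $o(x/\log x)$ of the primes $p\le x$ with $p\equiv c\pmod m$ lie in $\mathcal P$. This gives (a) and (b), and reduces (c) to the case where $\mathcal P$ is the full residue class. In that case, detecting the class with additive characters,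
\[
\sum_{p\le x,\ p\equiv c\,(m)}e(p\alpha)=\frac1m\sum_{l\bmod m}e(-lc/m)\sum_{p\le x}e\bigl(p(\alpha+l/m)\bigr)=o(x/\log x)
\]
by \eqref{eq:vinogradov}. Subtract the values at $x=2z$ and $x=z$ and divide by (a).
\end{proof}

\subsection*{A random position}
We want to speak of a random large integer $n$, of the values of $f$ near $n$, and of all residues of $n$ at once. The residues are recorded in the group $\widehat{\mathbb Z}$ of profinite integers: the closed subgroup of $\prod_{q\ge1}\mathbb Z/q$ formed by the compatible families of residues. It is compact and metrizable, it contains $\mathbb Z$, and $y\mapsto y\bmod q$ is continuous; $d\mid y$ means $y\bmod d=0$.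

Extend $f$ to $n\le0$ by a fixed element of $\Lambda$. Let $\Omega=\Lambda^{\mathbb Z}\times\widehat{\mathbb Z}$, which is compact and metrizable because $\Lambda$ is finite, and let $T(x,y)=((x_{j+1})_{j\in\mathbb Z},\,y+1)$, a homeomorphism. The points $\omega_n=((f(n+j))_{j\in\mathbb Z},\,n)$ satisfy $T\omega_n=\omega_{n+1}$. The probability measures on $\Omega$ are weak-$*$ compact and metrizable, so a subsequence of $\mu_N=\frac1N\sum_{n\le N}\delta_{\omega_n}$ converges to a probability measure $\mu$. We write $\mathbb E$ for the expectation under $\mu$, and $X_j(x,y)=x_j$, $Y(x,y)=y$, so that $X_j=X_0\circ T^j$ and $Y\circ T=Y+1$.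

\begin{lemma}\label{lem:model}
\begin{itemize}
\item[(a)] $\mu$ is $T$-invariant.
\item[(b)] $Y\bmod q$ is uniform on $\mathbb Z/q$ for every $q$, and the residues $Y_p=Y\bmod p$ modulo distinct primes are independent.
\item[(c)] For $d\in D$ and $L\ge1$, we have $|\sum_{j<L}X_{jd}|\le2C$ almost everywhere on $\{d\mid Y\}$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) For continuous $\Phi$, the sum $\int(\Phi\circ T-\Phi)\,d\mu_N$ telescopes to $(\Phi(\omega_{N+1})-\Phi(\omega_1))/N\to0$.

A set $E$ that depends on finitely many $X_j$ and on one residue of $Y$ is clopen, so $1_E$ is continuous and $\mu(E)$ is the limit of $\mu_N(E)$ along the subsequence. (b) We have $\mu_N(Y\equiv a\bmod q)\to1/q$; independence follows by taking $q$ to be a product of distinct primes and using the Chinese remainder theorem. (c) If $n=ad$ with $a\ge1$, then $\sum_{j<L}f(n+jd)=\sum_{i\le a+L-1}f(id)-\sum_{i\le a-1}f(id)$ has absolute value at most $2C$. So the clopen set where $d\mid Y$ and the bound fails contains no $\omega_n$ with $n\ge1$, and has measure zero.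
\end{proof}

\section{Removing the divisibility condition}\label{sec:entropy}

Lemma~\ref{lem:model}(c) controls a progression of difference $p$ only if it starts at a multiple of $p$. If the values $X_j$ were independent of $Y_p$, the starting point would not matter. They need not be, as the proof of Proposition~\ref{prop:sharp}(a) shows. But to depend on $Y_p$ the sequence has to encode information about $Y_p$, and a sequence over a finite alphabet cannot do this for most primes at every scale.

\begin{proposition}\label{prop:entropy}
For every $L\ge1$,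
\[
\liminf_{z\to\infty}\ \frac1{|\mathcal P(z)|}\sum_{p\in\mathcal P(z)}\mathbb E\Bigl|\sum_{j<L}X_{jp}\Bigr|^2\le4C^2 .
\]
\end{proposition}

We recall the facts about entropy that we use. For random variables with finitely many values, $\mathbf H(W)=-\sum_w\Pr(W=w)\log\Pr(W=w)$ with the natural logarithm, $\mathbf H(W\mid Z)=\mathbf H(W,Z)-\mathbf H(Z)$, and the mutual information is $I(W;Z)=\mathbf H(W)-\mathbf H(W\mid Z)=\mathbf H(Z)-\mathbf H(Z\mid W)$. These depend only on the joint law and do not change under a bijective relabeling of values.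
\begin{itemize}
\item[(E1)] $0\le\mathbf H(W)\le\log r$ if $W$ takes at most $r$ values, with equality on the right if $W$ is uniform on $r$ values; and $\mathbf H(W)\le\mathbf H(W,Z)$.
\item[(E2)] $I(W;Z)\ge0$, and $\mathbf H(W_1,\dots,W_r\mid Z)\le\sum_l\mathbf H(W_l\mid Z)$.
\item[(E3)] (Pinsker.) Let $Z'$ have the law of $Z$ and be independent of $W$. Then $I(W;Z)$ is the relative entropy of the law of $(W,Z)$ with respect to that of $(W,Z')$, and the probabilities that these laws give to any event differ by at most $\sqrt{I(W;Z)/2}$. Integrating over the level sets of a function $0\le\Phi\le A$ gives $\mathbb E\,\Phi(W,Z')\le\mathbb E\,\Phi(W,Z)+A\sqrt{I(W;Z)/2}$.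
\end{itemize}

By (E3) we need a window $W$ of length comparable to $Lz$ to have average information $o(1)$ about the $Y_p$ with $p\in\mathcal P(z)$, that is, total information $o(z/\log z)$. The trivial bound is $\mathbf H(W)=O(Lz)$, so more than a factor $\log z$ has to be saved. No single scale gives this. We use many scales: information shared at one scale lowers the entropy per symbol at the next, and the entropy per symbol cannot drop by more than $\log|\Lambda|$ in total. Consecutive scales must have ratios whose reciprocals are summable, to pay for revealing the residues, and must grow slowly enough that $\sum1/\log z$ diverges. The scales $(t!)^2$ meet both demands.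

\begin{proof}[Proof of Proposition~\ref{prop:entropy}]
Fix $L$. For $t\ge2$ let $z_t=(t!)^2$ and $\ell_t=2Lz_t$, so $\ell_{t+1}=(t+1)^2\ell_t$. Let
\[
W_t=(X_0,\dots,X_{\ell_t-1}),\qquad Z_t=(Y_p)_{p\in\mathcal P(z_t)},\qquad I_t=I(W_t;Z_t),\qquad h_t=\mathbf H(W_t)/\ell_t .
\]
By (E1), $0\le h_t\le\log|\Lambda|$.

\emph{The decrement.} For an integer $a$, the variables $Z_t\circ T^a$ and $Z_t$ differ by adding $a$ in each coordinate, so they determine each other, and $(W_t,Z_t)\circ T^a$ has the law of $(W_t,Z_t)$. Hence $\mathbf H(W_t\circ T^a\mid Z_t)=\mathbf H(W_t\mid Z_t)=\mathbf H(W_t)-I_t$. The window $W_{t+1}$ is the concatenation of the blocks $W_t\circ T^{l\ell_t}$, $0\le l<(t+1)^2$, so by (E1) and (E2)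
\[
\mathbf H(W_{t+1})\le\mathbf H(Z_t)+\mathbf H(W_{t+1}\mid Z_t)\le\mathbf H(Z_t)+(t+1)^2\bigl(\mathbf H(W_t)-I_t\bigr).
\]
Every prime in $(z_t,2z_t]$ divides $\binom{2z_t}{z_t}\le4^{z_t}$, so $\mathbf H(Z_t)=\sum_{p\in\mathcal P(z_t)}\log p\le z_t\log4\le\ell_t$. Dividing by $\ell_{t+1}$ gives $h_{t+1}\le h_t-I_t/\ell_t+(t+1)^{-2}$, and summing over $t$,
\[
\sum_{t\ge2}\frac{I_t}{\ell_t}\le\log|\Lambda|+\sum_{t\ge2}\frac1{(t+1)^2}<\infty .
\]
On the other hand $\log\ell_t\le\log2L+2t\log t$, so $\sum_t1/\log\ell_t=\infty$. If $I_t/\ell_t\ge\eta/\log\ell_t$ held for some $\eta>0$ and all large $t$, these two facts would conflict. So there is an infinite set $\mathcal T$ of indices along which $I_t\log\ell_t/\ell_t\to0$.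

\emph{From all primes to single primes.} By independence $\mathbf H(Z_t)=\sum_p\mathbf H(Y_p)$, and by (E2) $\mathbf H(Z_t\mid W_t)\le\sum_p\mathbf H(Y_p\mid W_t)$. Subtracting, $\sum_{p\in\mathcal P(z_t)}I(W_t;Y_p)\le I_t$. By Lemma~\ref{lem:primes}(a), $|\mathcal P(z_t)|\ge z_t/(2\phi(m)\log z_t)$ for large $t$, hence
\begin{equation}\label{eq:info}
\frac1{|\mathcal P(z_t)|}\sum_{p\in\mathcal P(z_t)}I(W_t;Y_p)\le4L\phi(m)\,\frac{I_t\log\ell_t}{\ell_t}\longrightarrow0\qquad(t\to\infty,\ t\in\mathcal T).
\end{equation}

\emph{Decoupling the starting point.} Let $p\in\mathcal P(z_t)$ and let $R\in\{0,\dots,p-1\}$ be defined by $p\mid Y+R$. It is a relabeling of $Y_p$, hence uniform. Put $\Phi(w,l)=|\sum_{j<L}w_{l+jp}|^2\in[0,L^2B^2]$ for $w\in\Lambda^{\ell_t}$ and $0\le l<p$; all indices are less than $Lp\le\ell_t$. On $\{R=l\}$ we have $p\mid Y\circ T^l$, so Lemma~\ref{lem:model}(a),(c) give $\Phi(W_t,R)\le4C^2$ almost everywhere. If $R'$ is uniform on $\{0,\dots,p-1\}$ and independent of $W_t$, then by invariance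
\[
\mathbb E\,\Phi(W_t,R')=\frac1p\sum_{l<p}\mathbb E\Bigl|\sum_{j<L}X_{l+jp}\Bigr|^2=\mathbb E\Bigl|\sum_{j<L}X_{jp}\Bigr|^2 .
\]
So (E3) gives $\mathbb E|\sum_{j<L}X_{jp}|^2\le4C^2+L^2B^2\sqrt{I(W_t;Y_p)/2}$. Average over $p\in\mathcal P(z_t)$; by concavity of the square root and \eqref{eq:info}, the average of the last term tends to $0$ along $\mathcal T$.
\end{proof}

\section{The spectral measure}\label{sec:spectrum}

Let $Ug=g\circ T$, a unitary operator on $L^2(\mu)$. The sequence $\langle U^nX_0,X_0\rangle$ is positive definite, so by Herglotz's theorem there is a positive measure $\sigma$ on $\mathbb R/\mathbb Z$ with $\langle U^nX_0,X_0\rangle=\int e(n\theta)\,d\sigma(\theta)$ for all $n\in\mathbb Z$; its total mass is $\mathbb EX_0^2\le B^2$. Expanding the square shows that for every finite sum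
\begin{equation}\label{eq:isometry}
\mathbb E\Bigl|\sum_nc_nX_n\Bigr|^2=\int\Bigl|\sum_nc_ne(n\theta)\Bigr|^2d\sigma(\theta).
\end{equation}
Thus in mean square the process is a superposition of pure frequencies weighted by $\sigma$.

For $r\in\mathbb Q/\mathbb Z$ let the \emph{level} $\nu(r)$ be the exponent of $2$ in the reduced denominator of $r$. Put
\[
\sigma_k=\sigma(\{r\in\mathbb Q/\mathbb Z:\nu(r)=k\}),\qquad\varepsilon_k=2^k\sum_{j>k}\sigma_j\qquad(k\ge0).
\]

\begin{proposition}\label{prop:spectrum}
The measure $\sigma$ is carried by $\mathbb Q/\mathbb Z$, and $\sum_{k\ge v}2^k\sigma_k\le2^{v+3}C^2$. In particular $\sum_{k\ge0}\varepsilon_k<\infty$.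
\end{proposition}

The reason for the second assertion is that a frequency of high level $k$, multiplied by the primes, spreads over cosets of a group of about $2^k$ equally spaced points, and one of these points lies within about $2^{-k}$ of $0$, where $F_L$ is large.

\begin{proof}
By \eqref{eq:isometry}, $\mathbb E|\sum_{j<L}X_{jp}|^2=\int F_L(p\theta)\,d\sigma(\theta)$. For every $\theta$ the limit
\[
w_L(\theta)=\lim_{z\to\infty}\frac1{|\mathcal P(z)|}\sum_{p\in\mathcal P(z)}F_L(p\theta)
\]
exists. If $\theta$ is irrational, Lemma~\ref{lem:primes}(c) with $\alpha=h\theta$ and \eqref{eq:fejer} give $w_L(\theta)=L$. If $\theta=a/q$ in lowest terms and $Q=\operatorname{lcm}(q,m)$, Lemma~\ref{lem:primes}(b) gives $w_L(a/q)=|\mathcal B_Q|^{-1}\sum_{b\in\mathcal B_Q}F_L(ba/q)$. Since $F_L\le L^2$, dominated convergence and Proposition~\ref{prop:entropy} yield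
\begin{equation}\label{eq:wL}
\int w_L\,d\sigma\le4C^2\qquad\text{for every }L\ge1 .
\end{equation}
Therefore the irrationals have $\sigma$-measure at most $4C^2/L$ for every $L$, hence zero.

Next we average \eqref{eq:wL} over $L$. For $\vartheta\notin\mathbb Z$ the mean of $\cos(2\pi L\vartheta)$ over $L\le L_0$ tends to $0$ as $L_0\to\infty$, so by \eqref{eq:fejer} the mean of $F_L(\vartheta)$ tends to $\frac12\csc^2(\pi\vartheta)$. If $q\ge2$ and $b$ is a unit, $ba/q\notin\mathbb Z$. Fatou's lemma gives
\begin{equation}\label{eq:w}
\sum_{a/q\ne0}\sigma(\{a/q\})\,w(a/q)\le4C^2,\qquad w(a/q)=\frac1{2|\mathcal B_Q|}\sum_{b\in\mathcal B_Q}\csc^2(\pi ba/q).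
\end{equation}

We claim that $w(a/q)\ge2^{k-v-1}$ if $q=2^ks$ with $s$ odd and $k\ge v$. Write $a/q\equiv a'/2^k+a''/s\pmod1$; here $a'$ is odd, since otherwise the level of $a/q$ would be less than $k$. We have $Q=2^kQ'$ with $Q'$ odd and $s\mid Q'$. By the Chinese remainder theorem, $\mathcal B_Q$ is the set of pairs $(b_1,b_2)$ with $b_1\in\mathbb Z/2^k$, $b_1\equiv c\pmod{2^v}$, and $b_2\in(\mathbb Z/Q')^\times$, $b_2\equiv c\pmod{m'}$; such $b_1$ is automatically a unit, because $c$ is odd and $v\ge1$. Fix $b_2$, let $N=2^{k-v}$, and write $b_1=c+2^vj$ with $j\bmod N$. Then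
\[
\frac{ba}q\equiv x+\frac{ja'}N\pmod1,\qquad x=\frac{ca'}{2^k}+\frac{b_2a''}s,
\]
and $ja'$ runs over all residues modulo $N$. The number $Nx=ca'/2^v+Nb_2a''/s$ is not an integer, because the first term has reduced denominator $2^v\ge2$ and the second has odd denominator. The expansion $\pi^2\csc^2(\pi x)=\sum_{n\in\mathbb Z}(x+n)^{-2}$ gives
\[
\sum_{j\bmod N}\csc^2\bigl(\pi(x+j/N)\bigr)=\frac1{\pi^2}\sum_{n\in\mathbb Z}\Bigl(x+\frac nN\Bigr)^{-2}=N^2\csc^2(\pi Nx)\ge N^2 .
\]
So for each $b_2$ the mean of $\csc^2(\pi ba/q)$ over the $N$ values of $b_1$ is at least $N$, and $w(a/q)\ge N/2$, as claimed. Now \eqref{eq:w} gives $\sum_{k\ge v}2^{k-v-1}\sigma_k\le4C^2$. Finally,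
\[
\sum_{k\ge0}\varepsilon_k=\sum_{j\ge1}\sigma_j\sum_{0\le k<j}2^k\le\sum_{j\ge1}2^j\sigma_j\le2^vB^2+2^{v+3}C^2.\qedhere
\]
\end{proof}

\begin{remark}\label{rem:weak}
A single value of $L$ gives less. If $L\le N$, averaging \eqref{eq:fejer} over the points $x+j/N$ leaves only the term $h=0$, so $w_L=L$ at all levels $k$ with $2^{k-v}\ge L$; taking $L$ a power of $2$ in \eqref{eq:wL} then shows only that $\varepsilon_k$ is bounded. This would not suffice below. Consider $f(2^au)=\chi_4(u)$ for $u$ odd. The part of $f$ supported on $\{v_2(n)=a\}$ has mean square $2^{-a-1}$ and changes sign under the shift by $2^{a+1}$, so its frequencies have level $a+2$. Thus $\sigma_0=\sigma_1=0$, $\sigma_j=2^{1-j}$ for $j\ge2$, and $\varepsilon_k=2$ for all $k\ge1$. Since $f(2^ki)=f(i)$, restriction to multiples of $2^k$ returns the same sequence, which has no frequency of odd denominator at all.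
\end{remark}

We record the decomposition into eigenfunctions. By \eqref{eq:isometry}, the map $\sum c_ne(n\theta)\mapsto\sum c_nU^nX_0$ extends to a linear isometry $\Gamma:L^2(\sigma)\to L^2(\mu)$ that sends $1$ to $X_0$ and turns multiplication by $e(\theta)$ into $U$. Let $g_r=\Gamma(1_{\{r\}})$. As $\sigma$ is carried by the countable set $\mathbb Q/\mathbb Z$,
\begin{equation}\label{eq:eigen}
X_0=\sum_{r\in\mathbb Q/\mathbb Z}g_r\ \text{ (an orthogonal sum)},\qquad Ug_r=e(r)g_r,\qquad\|g_r\|^2=\sigma(\{r\}).
\end{equation}

\section{The odd factor and the limit function}\label{sec:odd}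

In Proposition~\ref{prop:periodic} the function $\psi$ lived on a cycle of odd length. Its replacement must be allowed to be a limit of functions with odd periods, so we collect all such functions into one $\sigma$-algebra.

We work with the $\mu$-completion of the Borel $\sigma$-algebra. For odd $s\ge1$ let $\mathcal I_s$ be the $\sigma$-algebra of measurable sets $E$ with $\mu(E\,\triangle\,T^{-s}E)=0$. A function $g\in L^2(\mu)$ is $\mathcal I_s$-measurable if and only if $U^sg=g$: invariance of $g$ passes to the sets $\{g\in E'\}$, and invariance of sets passes to simple functions and their limits. Since $\mathcal I_s\cup\mathcal I_{s'}\subset\mathcal I_{ss'}$, the union $\bigcup_{s\text{ odd}}\mathcal I_s$ is an algebra of sets. Let $\mathcal O$ be the $\sigma$-algebra it generates, and let $A_k=\{2^k\mid Y\}$, so $\mu(A_k)=2^{-k}$.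

\begin{lemma}\label{lem:odd}
\begin{itemize}
\item[(a)] $\bigcup_{s\text{ odd}}L^2(\mathcal I_s)$ is a dense subspace of $L^2(\mathcal O)$.
\item[(b)] $U$ maps each $L^2(\mathcal I_s)$, and $L^2(\mathcal O)$, into itself.
\item[(c)] $\mu(E\mid A_k)=\mu(E)$ for all $E\in\mathcal O$ and $k\ge0$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) The sets that can be approximated in measure by members of an algebra form a $\sigma$-algebra. So every $E\in\mathcal O$ is approximable by sets in $\bigcup_s\mathcal I_s$, and simple functions are dense in $L^2(\mathcal O)$. (b) $U$ commutes with $U^s$; then use (a). (c) Let $E\in\mathcal I_s$ and $\beta(a)=\mu(E\cap\{Y\equiv a\bmod2^k\})$. Applying $T^{-s}$ gives $\beta(a)=\beta(a-s)$. As $s$ is odd, it generates $\mathbb Z/2^k$, so $\beta$ is constant and $\beta(0)=2^{-k}\mu(E)$. The identity $\mu(E\cap A_k)=2^{-k}\mu(E)$ passes to $E\in\mathcal O$ by approximation.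
\end{proof}

Part (c) is what lets us transfer information from the thin set $A_k$, where the hypothesis on $d=2^k$ applies, to the whole space.

On $A_k$ the $2$-power part of a frequency of level at most $k$ is invisible, so these components of $X_0$ agree there with functions of odd period. The components of higher level have total mass $\sum_{j>k}\sigma_j$, and all of it might sit on $A_k$. Relative to $\mu(A_k)=2^{-k}$ this is $\varepsilon_k$. Summability of $\varepsilon_k$ makes the approximations for different $k$ converge to one function.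

\begin{proposition}\label{prop:psi}
There is an $\mathcal O$-measurable $\psi:\Omega\to\Lambda$ with $\delta_k:=\mu(X_0\ne\psi\mid A_k)\to0$ as $k\to\infty$.
\end{proposition}

\begin{proof}
Fix $k\ge0$ and let $\nu(r)\le k$. Write $r\equiv\alpha/2^k+\beta\pmod1$ with $\alpha\in\mathbb Z$ and $\beta$ of odd denominator $s$, and put $\tilde g_r=g_r\,e(-\alpha Y/2^k)$, which depends on $Y$ only through $Y\bmod2^k$. Since $Y\circ T=Y+1$, we get $U\tilde g_r=e(r-\alpha/2^k)\tilde g_r=e(\beta)\tilde g_r$. Hence $U^s\tilde g_r=\tilde g_r$, so $\tilde g_r\in L^2(\mathcal O)$; and $\tilde g_r=g_r$ on $A_k$.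

Choose a finite set $R_k\subset\{r:\nu(r)\le k\}$ that carries all but $4^{-k}$ of the $\sigma$-mass of $\{r:\nu(r)\le k\}$. Put $b_k=\sum_{r\in R_k}\tilde g_r\in L^2(\mathcal O)$ and $\eta_k=\varepsilon_k+2^{-k}$, so $\sum_k\eta_k<\infty$ by Proposition~\ref{prop:spectrum}. On $A_k$ we have $X_0-b_k=\sum_{r\notin R_k}g_r$, so by \eqref{eq:eigen}
\[
\mathbb E\bigl[|X_0-b_k|^2\,\big|\,A_k\bigr]\le2^k\Bigl\|\sum_{r\notin R_k}g_r\Bigr\|^2\le2^k\Bigl(4^{-k}+\sum_{j>k}\sigma_j\Bigr)=\eta_k .
\]
We round $b_k$ to $\Lambda$. Let $\rho:\mathbb C\to\Lambda$ send a point to the nearest element of $\Lambda$, the smallest one in case of a tie, and let $\psi_k=\rho(b_k)$, which is $\mathcal O$-measurable. Where $\psi_k\ne X_0$, these two odd integers differ by at least $2$, and $|\psi_k-b_k|\le|X_0-b_k|$, so $2\le|\psi_k-X_0|\le2|X_0-b_k|$. By Markov's inequality, $\mu(X_0\ne\psi_k\mid A_k)\le\eta_k$.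

To compare $\psi_k$ with $\psi_{k+1}$, we use that both approximate $X_0$ on $A_{k+1}$, a subset of $A_k$ of half its measure. By Lemma~\ref{lem:odd}(c),
\begin{align*}
\mu(\psi_k\ne\psi_{k+1})&=\mu(\psi_k\ne\psi_{k+1}\mid A_{k+1})\\
&\le\mu(X_0\ne\psi_k\mid A_{k+1})+\mu(X_0\ne\psi_{k+1}\mid A_{k+1})\le2\eta_k+\eta_{k+1}.
\end{align*}
The right side is summable. By the Borel--Cantelli lemma, $\psi_k$ is eventually constant almost everywhere; its limit $\psi$ is $\mathcal O$-measurable with values in $\Lambda$, and $\mu(\psi_k\ne\psi)\le\sum_{j\ge k}(2\eta_j+\eta_{j+1})\to0$. By Lemma~\ref{lem:odd}(c) again, $\delta_k\le\eta_k+\mu(\psi_k\ne\psi\mid A_k)=\eta_k+\mu(\psi_k\ne\psi)\to0$.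
\end{proof}

So far only the prime differences have been used. The powers of $2$ enter now.

\begin{lemma}\label{lem:transfer}
For $k\in\mathcal K$ and $n\ge1$, we have $\mu\bigl(|\sum_{j<n}U^{2^kj}\psi|>2C\bigr)\le n\delta_k$.
\end{lemma}

\begin{proof}
The event lies in $\mathcal O$ by Lemma~\ref{lem:odd}(b), so by Lemma~\ref{lem:odd}(c) we may compute its probability conditionally on $A_k$. Since $T^{-2^k}A_k=A_k$, the measure $\mu(\,\cdot\mid A_k)$ is $T^{2^k}$-invariant, so $\mu(U^{2^kj}\psi\ne X_{2^kj}\mid A_k)=\delta_k$ for each $j$. Outside these $n$ events the sum equals $\sum_{j<n}X_{2^kj}$, which is at most $2C$ in absolute value almost everywhere on $A_k$ by Lemma~\ref{lem:model}(c) with $d=2^k\in D$.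
\end{proof}

\section{Parity}\label{sec:parity}

Lemma~\ref{lem:transfer} has an error term, and the example after Proposition~\ref{prop:periodic} shows that parity needs an exact bound for all $n$. The error tends to $0$ as $k\to\infty$ in $\mathcal K$; this is where we use that $\mathcal K$ is infinite. But the transformation $T^{2^k}$ changes with $k$. On a function of odd period $s$ it acts through $2^k\bmod s$ only, so a subsequence converges on $L^2(\mathcal O)$.

For Theorem~\ref{thm:main} one can take $k=l!$: then $2^{l!}\equiv1\pmod s$ as soon as $l\ge\phi(s)$, the limit $V$ below is $U$ itself, and part (c) of the lemma is immediate. In general $V$ is defined only as an operator, and (c) says that it still behaves like composition with a map.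

\begin{lemma}\label{lem:V}
There are $k_1<k_2<\cdots$ in $\mathcal K$ and a linear isometry $V:L^2(\mathcal O)\to L^2(\mathcal O)$ such that, with $U_l=U^{2^{k_l}}$:
\begin{itemize}
\item[(a)] $U_l^{\,j}g\to V^jg$ in $L^2$ as $l\to\infty$, for all $g\in L^2(\mathcal O)$ and $j\ge0$;
\item[(b)] if $G\in L^2(\mathcal O)$ and $VG=-G$, then $G=0$;
\item[(c)] if $G_1,\dots,G_r\in L^2(\mathcal O)$ take values in a finite set $\Xi\subset\mathbb Z$, then so do $VG_1,\dots,VG_r$, and $V\bigl(\Phi(G_1,\dots,G_r)\bigr)=\Phi(VG_1,\dots,VG_r)$ for every $\Phi:\Xi^r\to\mathbb C$.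
\end{itemize}
\end{lemma}

\begin{proof}
For each odd $s$, every infinite subset of $\mathcal K$ has an infinite subset on which $2^k\bmod s$ is constant. A diagonal argument over $s=1,3,5,\dots$ gives $k_1<k_2<\cdots$ in $\mathcal K$ such that for every odd $s$ the residue $2^{k_l}\bmod s$ equals some $u_s\in\{0,\dots,s-1\}$ for all large $l$. For $g\in L^2(\mathcal I_s)$ we then have $U_lg=U^{u_s}g$ for large $l$. The $U_l$ are isometries of $L^2(\mathcal O)$ that converge on a dense subspace by Lemma~\ref{lem:odd}(a),(b), so they converge strongly to an isometry $V$, and $V=U^{u_s}$ on $L^2(\mathcal I_s)$.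

(a) For $g\in L^2(\mathcal I_s)$ and large $l$, $U_l^{\,j}g=U^{u_sj}g=V^jg$. Both $U_l^{\,j}$ and $V^j$ are isometries, so convergence extends to $L^2(\mathcal O)$ by density.

(b) For $g\in L^2(\mathcal I_s)$ we have $V^sg=U^{su_s}g=g$, so $\langle G,g\rangle=\langle V^sG,V^sg\rangle=(-1)^s\langle G,g\rangle=-\langle G,g\rangle$. Thus $G$ is orthogonal to a dense subspace of $L^2(\mathcal O)$.

(c) The functions $U_lG_i$ are $\Xi$-valued and converge to $VG_i$ in $L^2$, hence almost everywhere along a subsequence; so $VG_i$ is $\Xi$-valued. For integer-valued functions, $\mu(U_lG_i\ne VG_i)\le\|U_lG_i-VG_i\|^2\to0$. Therefore $U_l(\Phi(G_1,\dots,G_r))=\Phi(U_lG_1,\dots,U_lG_r)$ agrees with $\Phi(VG_1,\dots,VG_r)$ outside a set whose measure tends to $0$. As $\Phi$ is bounded, it converges to $\Phi(VG_1,\dots,VG_r)$ in $L^2$. By (a) it also converges to $V(\Phi(G_1,\dots,G_r))$.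
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:general}]
Let $\psi$ be as in Proposition~\ref{prop:psi} and put $S_n=\sum_{j<n}V^j\psi\in L^2(\mathcal O)$. By Lemma~\ref{lem:V}(c), each $V^j\psi$ is $\Lambda$-valued, so $S_n$ is integer-valued.

\emph{The sums are bounded.} Fix $n$ and let $S_n^{(l)}=\sum_{j<n}U_l^{\,j}\psi$. By Lemmas \ref{lem:transfer} and \ref{lem:V}(a),
\[
\mu(|S_n|>2C)\le n\delta_{k_l}+\mu\bigl(S_n^{(l)}\ne S_n\bigr)\le n\delta_{k_l}+\|S_n^{(l)}-S_n\|^2\longrightarrow0\qquad(l\to\infty).
\]
So almost everywhere $|S_n|\le2C$ for all $n$, and $M=\limsup_nS_n$ is an $\mathcal O$-measurable function with values in $\Xi=\mathbb Z\cap[-2C,2C]$.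

\emph{The coboundary equation.} By linearity $VS_n=S_{n+1}-\psi$. For $1\le a\le b$ let $M_{a,b}=\max_{a\le n\le b}S_n$. Lemma~\ref{lem:V}(c) with $\Phi=\max$ gives
\[
VM_{a,b}=\max_{a\le n\le b}VS_n=M_{a+1,b+1}-\psi .
\]
As $b\to\infty$, $M_{a,b}$ increases to $\sup_{n\ge a}S_n$, and as $a\to\infty$ this decreases to $M$. All these functions are bounded by $2C$, so both limits hold in $L^2$, where $V$ is continuous. Hence $VM=M-\psi$.

\emph{The contradiction.} Let $G=(-1)^M\in L^2(\mathcal O)$. By Lemma~\ref{lem:V}(c), $VG=(-1)^{VM}=(-1)^{M-\psi}$, and this equals $-G$ because $\psi$ takes odd values. This is where the oddness of $\Lambda$ is essential. By Lemma~\ref{lem:V}(b), $G=0$, which contradicts $|G|=1$. So $\operatorname{disc}(f;D)=\infty$, which proves Theorem~\ref{thm:general} and with it Theorems \ref{thm:main} and~\ref{thm:converse}.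
\end{proof}

\begin{thebibliography}{9}

\bibitem{Gowers}
\emph{EDP9 --- a change of focus}, Gowers's Weblog,
\texttt{http://gowers.wordpress.com/2010/02/24/edp9-a-change-of-focus/}.

\bibitem{IK}
Iwaniec and Kowalski, \emph{Analytic Number Theory}.

\bibitem{Tao}
Tao, \emph{Forum Math. Pi}, 2016.

\bibitem{Vinogradov}
Vinogradov, 1937.

\end{thebibliography}
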